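# Distorting Hilbert space inside finitely many blocks

## 1. A norm on $c_{00}$ that satisfies its own equation

Put $\theta_\ell=2^{-\ell}$ and $n_\ell=2^{\ell^2}$ for $\ell\ge 1$, and $\sigma=\big(\sum_\ell\theta_\ell^2\big)^{1/2}=1/\sqrt3$. Everything in this lecture turns on a norm $\|\cdot\|_Z$ on the space $c_{00}$ of finitely supported scalar sequences which satisfies
$$\|x\|_Z=\max\Big\{\|x\|_\infty,\Big(\sum_\ell\|x\|_\ell^2\Big)^{1/2}\Big\},\qquad \|x\|_\ell=\theta_\ell\,\sup\Big\{\sum_{i=1}^{n_\ell}\|E_ix\|_Z:\ E_1<\dots<E_{n_\ell}\Big\}. \tag{1}$$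
To measure $x$ at level $\ell$ we cut it into $n_\ell$ successive pieces, add up the norms of the pieces, and pay the factor $\theta_\ell$; then we combine all levels in the $\ell_2$ sense.

The conventions are these. Scalars are real or complex, and $c_{00}^+$ is the set of nonnegative elements of $c_{00}$. We write $|x|$ for the coordinatewise modulus; products, quotients and powers are coordinatewise; $\langle x,z\rangle=\sum_i x_iz_i$. For a finite set $E\subset\mathbb N$, $Ex$ is the restriction of $x$ to $E$. We write $E<F$ if $\max E<\min F$; in a list $E_1<\dots<E_n$ empty sets may occur anywhere, and the condition concerns the nonempty ones. Vectors are successive, $x_1<x_2<\cdots$, if their supports are. The unmarked norm $\|\cdot\|$ is the norm of $\ell_2$.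

**Step: existence of the norm.** The purpose is to see that (1) has a solution. Let $|x|_0=\|x\|_\infty$ and define inductively
$$|x|_{k+1}=\max\Big\{\|x\|_\infty,\Big(\sum_\ell|x|_{k,\ell}^2\Big)^{1/2}\Big\},\qquad |x|_{k,\ell}=\theta_\ell\sup\Big\{\sum_{i=1}^{n_\ell}|E_ix|_k:E_1<\dots<E_{n_\ell}\Big\}.$$
By induction on $k$, each $|\cdot|_k$ is a norm, depends monotonically on the modulus of $x$, and is at most $\|\cdot\|_1$. This holds for $k=0$. If it holds for $k$, then $|\cdot|_{k,\ell}$ is a monotone seminorm, being a supremum of sums of such, and $|x|_{k,\ell}\le\theta_\ell\sup\sum_i\|E_ix\|_1\le\theta_\ell\|x\|_1$. Hence $(\sum_\ell|x|_{k,\ell}^2)^{1/2}\le\sigma\|x\|_1\le\|x\|_1$, and this expression is a seminorm by the triangle inequality in $\ell_2$; the maximum with $\|\cdot\|_\infty$ is a monotone norm bounded by $\|\cdot\|_1$. Moreover $|\cdot|_0\le|\cdot|_1$, and $|\cdot|_{k-1}\le|\cdot|_k$ implies $|\cdot|_{k-1,\ell}\le|\cdot|_{k,\ell}$ for all $\ell$, hence $|\cdot|_k\le|\cdot|_{k+1}$. So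
$$\|x\|_Z:=\sup_k|x|_k\le\|x\|_1$$
is a norm, monotone in $|x|$. For (1): since $|E_ix|_k$ increases to $\|E_ix\|_Z$, we may exchange suprema and get $\sup_k\sup_{(E_i)}\sum_i|E_ix|_k=\sup_{(E_i)}\sum_i\|E_ix\|_Z$, that is, $|x|_{k,\ell}$ increases to $\|x\|_\ell$. Monotone convergence in the sum over $\ell$ gives (1). Each $\|\cdot\|_\ell$ is a seminorm, monotone in $|x|$.

We call the sequence $(\|x\|_\ell)_\ell$ the *profile* of $x$. By (1), if $\|x\|_Z\le1$ then its profile lies in the unit ball of $\ell_2$.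

**Example 1.** If $x$ has at most $n_\ell$ nonzero coordinates, then $\|x\|_\ell=\theta_\ell\|x\|_1$: the inequality $\le$ follows from $\|\cdot\|_Z\le\|\cdot\|_1$, and $\ge$ from cutting into singletons, because $\|e_j\|_\infty=\|e_j\|_1=1$ gives $\|e_j\|_Z=1$. In particular $\|e_j\|_\ell=\theta_\ell$ for all $\ell$. Since $n_\ell\ge2$ for all $\ell$, a vector with at most two nonzero coordinates has $\|x\|_Z=\max\{\|x\|_\infty,\|x\|_1/\sqrt3\}$; for instance $\|e_1+e_2\|_Z=2/\sqrt3$. For longer flat vectors, $\|e_1+\dots+e_{n_\ell}\|_Z\ge\|e_1+\dots+e_{n_\ell}\|_\ell=\theta_\ell n_\ell$.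

The positive part of the dual unit ball is
$$B^*=\{z\in c_{00}^+:\ \langle|x|,z\rangle\le\|x\|_Z\ \text{ for all }x\in c_{00}\}.$$
If $z_1<\dots<z_{n_\ell}$ are in $B^*$, then taking $E_i=\mathrm{supp}\,z_i$ gives
$$\theta_\ell\sum_i\langle|x|,z_i\rangle\le\theta_\ell\sum_i\|E_ix\|_Z\le\|x\|_\ell. \tag{2}$$

**What the norm is for.** We use $\|\cdot\|_Z$ to renorm $\ell_2$. If $y\in c_{00}^+$, $\|y\|_Z\le1$ and $z\in B^*$, then $\langle y,z\rangle\le1$, so $(yz)^{1/2}$ is in the unit ball of $\ell_2$. For $D>1$ and a level $L$ let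
$$\mathcal A=\{(y,z):\ y\in c_{00}^+,\ z\in B^*,\ \|y\|_Z\le1,\ \|y\|_L\le2\theta_L\},$$
$$\nu(v)=\max\Big\{\tfrac1D\|v\|,\ \sup_{(y,z)\in\mathcal A}\big\langle|v|,(yz)^{1/2}\big\rangle\Big\}. \tag{3}$$
Each $v\mapsto\langle|v|,(yz)^{1/2}\rangle$ is a seminorm bounded by $\|v\|$, so $\nu$ is a norm and $\frac1D\|v\|\le\nu(v)\le\|v\|$. For a well chosen $L$, this equivalent norm answers the question of the next section.

## 2. Asymptotic non-distortability

Recall that a block sequence of a basis $(e_n)$ is a sequence of nonzero, finitely supported, successive vectors. It is normalized if $\|v_n\|=1$ for all $n$, and semi-normalized if $0<\inf\|v_n\|\le\sup\|v_n\|<\infty$.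

**Definition.** Let $X$ be a separable Banach space with a normalized Schauder basis $(e_n)$ and let $C\ge1$. Then $X$ is *asymptotically non-distortable with constant $C$* (with respect to $(e_n)$) if for every equivalent norm $\mu$ on $X$ there is a semi-normalized block sequence $(v_n)$ of $(e_n)$ such that for every $k$, every $k\le n_1<\dots<n_k$ and all $x,y\in\mathrm{span}\{v_{n_1},\dots,v_{n_k}\}$ with $\|x\|=\|y\|=1$ we have $\mu(x)/\mu(y)\le C$.

So we allow ourselves to look only at $k$ blocks at a time, and only at blocks beyond the $k$-th. Two questions are asked about $\ell_2$ with its unit vector basis: is there a $C\ge1$ for which it is asymptotically non-distortable with constant $C$, and if so, can one take $C=1+\epsilon$ for every $\epsilon>0$?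

**Answer.** Both answers are no. For every $C\ge1$, $\ell_2$ fails to be asymptotically non-distortable with constant $C$ with respect to its unit vector basis; in particular no $C=1+\epsilon$ works.

**Theorem A.** For every $D>1$ there is a norm $\nu$ on $\ell_2$ with $\frac1D\|v\|\le\nu(v)\le\|v\|$ such that for every normalized block sequence $(v_n)$ of $(e_n)$ and every $\epsilon>0$ there is $K$ such that for every $n_0$ there are $n_0\le n_1<\dots<n_K$ and vectors $\hat u,\hat w\in\mathrm{span}\{v_{n_1},\dots,v_{n_K}\}$ with $\|\hat u\|=\|\hat w\|=1$ and $\nu(\hat u)/\nu(\hat w)\ge D-\epsilon$.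

**Step: Theorem A gives the answer.** Given $C\ge1$, take $D=C+1$ and $\epsilon=\frac12$. Let $(v_n)$ be any semi-normalized block sequence; normalizing the $v_n$ does not change spans. Let $K$ be as in Theorem A and apply the theorem with $n_0=K$. We get $K\le n_1<\dots<n_K$ and two unit vectors in $\mathrm{span}\{v_{n_1},\dots,v_{n_K}\}$ with ratio at least $C+\frac12>C$. So no block sequence works for the equivalent norm $\nu$.

Note the order of quantifiers: $K$ comes before $n_0$. By the work of E. Odell and Th. Schlumprecht, $\ell_2$ is arbitrarily distortable: for every $C$ there is an equivalent norm $\mu$ such that every infinite-dimensional subspace contains unit vectors $x,y$ with $\mu(x)/\mu(y)>C$. That statement produces two vectors in the span of a whole tail $(v_n)_{n\ge n_0}$, but by itself gives no bound, independent of $n_0$, on the number of blocks that they use.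

We also prove a companion statement.

**Theorem B.** With respect to the unit vector basis:

1. for $1<p<\infty$ the statement of Theorem A holds with $\ell_p$ in place of $\ell_2$, so $\ell_p$ is not asymptotically non-distortable with any constant $C$;
2. $\ell_1$ and $c_0$ are asymptotically non-distortable with constant $C$ for every $C>1$.

Part 2 is easy and comes first, because it shows what fails in $\ell_2$. Part 1 is proved in Section 11.

## 3. One block, flat blocks, and the spaces $\ell_1$ and $c_0$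

For $k=1$ the condition is empty: two unit vectors in the span of one $v_n$ differ by a scalar of modulus one, and the ratio is $1$.

Next try a simple renorming of $\ell_2$, $\mu(v)=\max\{\frac1D\|v\|,\|v\|_\infty\}$. On the unit vector basis it distorts: $\mu(e_1)=1$, while a flat unit vector on at least $D^2$ coordinates has $\mu=1/D$. But choose blocks $v_n$ that are flat unit vectors on at least $D^2$ coordinates each. Then $\|\sum a_nv_n\|_\infty\le\frac1D\max|a_n|\le\frac1D\|\sum a_nv_n\|$, so $\mu=\frac1D\|\cdot\|$ on their span and the ratio is $1$. A distorting norm must resist such blocking.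

**Proof of Theorem B, part 2** (James's argument). Let $0<\epsilon<\frac13$ and let $\mu$ be an equivalent norm.

*The space $\ell_1$.* Let $\alpha=\lim_n\inf\{\mu(x):x\in c_{00},\|x\|_1=1,\min\mathrm{supp}\,x\ge n\}$. This is an increasing limit, and $\alpha>0$ because $\mu$ is equivalent to $\|\cdot\|_1$. Choose $n$ where the infimum is at least $(1-\epsilon)\alpha$. As all these infima are at most $\alpha<(1+\epsilon)\alpha$, we can choose successive $\ell_1$-unit vectors $w_1<w_2<\cdots$ in $c_{00}$, supported in $[n,\infty)$, with $\mu(w_i)\le(1+\epsilon)\alpha$. Since $\|\sum a_iw_i\|_1=\sum|a_i|$, we get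
$$(1-\epsilon)\alpha\sum|a_i|\le\mu\Big(\sum a_iw_i\Big)\le(1+\epsilon)\alpha\sum|a_i| ,$$
the right side by the triangle inequality.

*The space $c_0$.* Let $\beta=\lim_n\sup\{\mu(x):x\in c_{00},\|x\|_\infty=1,\min\mathrm{supp}\,x\ge n\}>0$, a decreasing limit. Choose $n$ where the supremum is at most $(1+\epsilon)\beta$, and successive unit vectors $w_i\in c_{00}$ supported in $[n,\infty)$ with $\mu(w_i)\ge(1-\epsilon)\beta$. Let $x=\sum a_iw_i$ be a finite sum with $\max|a_i|=|a_{i_0}|=1$. Then $\mu(x)\le(1+\epsilon)\beta$. Also $2a_{i_0}w_{i_0}=x+(2a_{i_0}w_{i_0}-x)$, and $2a_{i_0}w_{i_0}-x=a_{i_0}w_{i_0}-\sum_{i\ne i_0}a_iw_i$ has sup-norm $1$ and support in $[n,\infty)$. Hence $\mu(x)\ge2(1-\epsilon)\beta-(1+\epsilon)\beta=(1-3\epsilon)\beta$.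

In both cases the ratios of $\mu$ on unit vectors of the span of the whole block sequence are at most $\frac{1+\epsilon}{1-3\epsilon}$, which is at most $C$ for small $\epsilon$. $\square$

Now run the $\ell_1$ argument in $\ell_2$. We still find successive unit vectors $w_i$ that are almost minimal for $\mu$, and the lower bound $\mu(\sum a_iw_i)\ge(1-\epsilon)\alpha(\sum|a_i|^2)^{1/2}$ survives. But the upper bound comes from the triangle inequality, which gives only $(1+\epsilon)\alpha\sum|a_i|$. Against $(\sum|a_i|^2)^{1/2}$ this loses a factor up to $\sqrt k$ for $k$ blocks. Theorem A says that the loss cannot be repaired.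

## 4. Averages of successive vectors at low levels

An average of $N$ successive vectors of $Z$-norm at most $1$ looks trivial to every level $\ell$ with $n_\ell\le N$. To see this we count how often the cutting sets cut a block.

**Lemma 1 (counting).** Let $u_1<\dots<u_q$ be successive, $E_1<\dots<E_n$, and $r_i=\#\{t:E_t\cap\mathrm{supp}\,u_i\ne\emptyset\}$. Then $\sum_i(r_i-1)^+\le n$.

*Proof.* The sum is the number of pairs $(i,t)$ such that $E_t$ meets $\mathrm{supp}\,u_i$ and $t$ is not the last such index for $i$. For such a pair some later $E_{t'}$ also meets $\mathrm{supp}\,u_i$, so $\max E_t<\max\mathrm{supp}\,u_i$. Hence $E_t$ meets no $\mathrm{supp}\,u_{i'}$ with $i'>i$, so $i$ is the last index met by $E_t$. Thus $t$ determines $i$, and there are at most $n$ pairs. $\square$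

**Lemma 2.** Let $x_1<\dots<x_N$ with $\|x_i\|_Z\le1$ and $y=\frac1N\sum_ix_i$. Then $\|y\|_\ell\le\theta_\ell(1+n_\ell/N)$. In particular $\|y\|_\ell\le2\theta_\ell$ if $n_\ell\le N$.

*Proof.* Let $E_1<\dots<E_{n_\ell}$, and let $r_i$ be the number of $t$ for which $E_t$ meets $\mathrm{supp}\,x_i$. Since $\|E_tx_i\|_Z\le1$, and it vanishes unless $E_t$ meets $\mathrm{supp}\,x_i$,
$$\sum_t\|E_ty\|_Z\le\frac1N\sum_i\sum_t\|E_tx_i\|_Z\le\frac1N\sum_ir_i\le\frac1N\sum_i\big(1+(r_i-1)^+\big)\le\frac1N(N+n_\ell).$$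
Multiply by $\theta_\ell$ and take the supremum. $\square$

## 5. Good sequences have averages of small norm

The bound $2\theta_\ell$ is the trivial size of a profile coordinate. We now consider sequences of vectors whose profiles exceed this trivial size essentially on disjoint sets of levels, and show that their long averages are small in $\|\cdot\|_Z$.

**Definition.** Let $\tau>0$. A successive sequence $y_1<\dots<y_q$ is *$\tau$-good* if $\|y_i\|_Z\le1$ for all $i$ and there are pairwise disjoint $J_i\subset\mathbb N$ with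
$$\sum_{\ell\notin J_i}\big((\|y_i\|_\ell-2\theta_\ell)^+\big)^2\le\tau^2\qquad(i\le q).$$
Let $\varphi(q)\in[0,1]$ be the supremum of $\frac1q\|\sum_{i\le q}y_i\|_Z$ over $\tau$-good sequences of length $q$ (with $\sup\emptyset=0$).

Subsequences of $\tau$-good sequences are $\tau$-good. The unit vectors $e_1<\dots<e_q$ form a $\tau$-good sequence for every $\tau>0$, with all $J_i=\emptyset$, since $\|e_i\|_\ell=\theta_\ell$.

**Lemma 3.** $\limsup_q\varphi(q)\le\tau/(1-\sigma)<3\tau$.

*Proof.* Let $\varphi_\infty=\limsup_q\varphi(q)$, let $\kappa>0$, and choose $q_0$ with $\varphi(q')\le\varphi_\infty+\kappa$ for $q'\ge q_0$. Fix $\Lambda\in\mathbb N$, let $(y_i)_{i\le q}$ be $\tau$-good, and $Y=\sum_iy_i$.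

**Step: levels $\ell\le\Lambda$.** Here we bound $\|Y\|_\ell$ by $\varphi$ itself, so that the factor $\sigma<1$ makes a contraction. Let $E_1<\dots<E_n$ with $n=n_\ell$, and let $r_i$ be as in Lemma 1 for $u_i=y_i$. The indices with $r_i\ge2$ contribute to $\sum_t\|E_tY\|_Z$ at most $\sum_{r_i\ge2}r_i\le2\sum_i(r_i-1)^+\le2n$. The indices with $r_i=1$ split into disjoint sets $I_t$ according to the unique $E_t$ that meets $y_i$; by monotonicity they contribute at most $\sum_t\|\sum_{i\in I_t}y_i\|_Z$. As $(y_i)_{i\in I_t}$ is $\tau$-good, $\|\sum_{i\in I_t}y_i\|_Z\le|I_t|(\varphi_\infty+\kappa)$ if $|I_t|\ge q_0$; otherwise it is at most $|I_t|\le q_0$. Summing, $\sum_t\|E_tY\|_Z\le q(\varphi_\infty+\kappa)+nq_0+2n$, so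
$$\tfrac1q\|Y\|_\ell\le\theta_\ell\Big(\varphi_\infty+\kappa+\frac{n_\Lambda(q_0+2)}q\Big).$$

**Step: levels $\ell>\Lambda$.** Here we use goodness. Let $b_i(\ell)=1_{J_i}(\ell)\|y_i\|_\ell$ and $c_i(\ell)=1_{\ell\notin J_i}(\|y_i\|_\ell-2\theta_\ell)^+$. Then
$$\|Y\|_\ell\le\sum_i\|y_i\|_\ell\le2q\theta_\ell+\sum_ib_i(\ell)+\sum_ic_i(\ell).$$
By (1), $\|b_i\|_2\le1$, and the $b_i$ are disjointly supported, so $\|\sum_ib_i\|_2\le\sqrt q$. Also $\|\sum_ic_i\|_2\le q\tau$.

**Step: combining.** By (1), the triangle inequality in $\ell_2$, and $\|Y\|_\infty\le1$,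
$$\tfrac1q\|Y\|_Z\le\max\Big\{\tfrac1q,\ \sigma\Big(\varphi_\infty+\kappa+\frac{n_\Lambda(q_0+2)}q\Big)+2\Big(\sum_{\ell>\Lambda}\theta_\ell^2\Big)^{1/2}+q^{-1/2}+\tau\Big\}.$$
The right side does not depend on the sequence, so it bounds $\varphi(q)$. Let $q\to\infty$, then $\kappa\to0$ and $\Lambda\to\infty$: $\varphi_\infty\le\sigma\varphi_\infty+\tau$. Finally $1/(1-\sigma)=(3+\sqrt3)/2<3$. $\square$

**Example 2.** Applied to unit vectors, for all $\tau>0$, the lemma gives $\frac1q\|e_1+\dots+e_q\|_Z\to0$. So the vector $f=(e_1+\dots+e_{n_L})/\|e_1+\dots+e_{n_L}\|_Z$ has $\|f\|_Z=1$ and, by Example 1, $\|f\|_L=\theta_Ln_L/\|e_1+\dots+e_{n_L}\|_Z$, which exceeds $2\theta_L$ once $L$ is large. The requirement $\|y\|_L\le2\theta_L$ in $\mathcal A$ is a genuine restriction.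

## 6. Entropy and the factorization $h=x^hz^h$

To show that $\nu$ is large at a vector $v$ we must write $|v|^2$ approximately as a product $yz$ with $\|y\|_Z\le1$ and $z\in B^*$. A maximization problem does this.

Let $P=\{h\in c_{00}^+:\sum_ih_i=1\}$. For $h\in P$ put
$$\mathcal E(h)=\max\Big\{\sum_{i\in\mathrm{supp}\,h}h_i\log x_i:\ x\in c_{00}^+,\ \mathrm{supp}\,x\subset\mathrm{supp}\,h,\ \|x\|_Z\le1\Big\}.$$
An upper semicontinuous function with values in $[-\infty,0]$, not identically $-\infty$, is maximized over a compact subset of a finite-dimensional space; so the maximum is attained and finite. Fix a maximizer $x^h$. It is strictly positive on $\mathrm{supp}\,h$. Put $z^h=h/x^h$ on $\mathrm{supp}\,h$ and $0$ elsewhere. Below, $\sum h\log x$ means the sum over $\mathrm{supp}\,h$.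

**Example 3.** If we used $\|\cdot\|_1$ instead of $\|\cdot\|_Z$, the maximizer would be $x=h$, with $z=1$ on the support and $\mathcal E(h)=\sum h\log h$, minus the usual entropy. With $\|\cdot\|_\infty$ it would be $x=1$ on the support, with $z=h$ and $\mathcal E(h)=0$. For $\|\cdot\|_Z$ itself and $h=\frac12(e_1+e_2)$, Example 1 says that we maximize $\frac12\log(x_1x_2)$ under $x_1,x_2\le1$, $x_1+x_2\le\sqrt3$. So $x^h=\frac{\sqrt3}2(e_1+e_2)$, $z^h=\frac1{\sqrt3}(e_1+e_2)$ and $\mathcal E(h)=\log\frac{\sqrt3}2$. Also $x^{e_j}=z^{e_j}=e_j$ and $\mathcal E(e_j)=0$.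

**Lemma 4.** $z^h\in B^*$.

*Proof.* By monotonicity and homogeneity it suffices to show $\langle x,z^h\rangle\le1$ for $x\ge0$ supported in $\mathrm{supp}\,h$ with $\|x\|_Z\le1$. For $0<t<1$ the vector $(1-t)x^h+tx$ is admissible, so maximality of $x^h$ gives $\sum h_i\log(1-t+tx_i/x_i^h)\le0$. Divide by $t$ and let $t\to0$: $\sum h_i(x_i/x_i^h-1)\le0$, that is, $\langle x,z^h\rangle\le1$. $\square$

So every finitely supported unit vector $v\in\ell_2$ satisfies $|v|=(x^hz^h)^{1/2}$ with $h=|v|^2$. Consequently, if we dropped the condition $\|y\|_L\le2\theta_L$ from $\mathcal A$, the supremum in (3) would equal $\|v\|$ for every finitely supported $v$, and nothing would be distorted. The level-$L$ restriction is what can make $\nu$ small. It also means that we may not simply test with $y=x^h$; we need near-maximizers that we can shape. The next lemma says that near-maximizers are good enough.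

**Lemma 5.** Let $x\ge0$ with $\mathrm{supp}\,x=\mathrm{supp}\,h$, $\|x\|_Z\le1$ and $\sum h\log x\ge\mathcal E(h)-\delta$. Then $\|(xz^h)^{1/2}-h^{1/2}\|_2^2\le\delta$.

*Proof.* Put $\rho=x/x^h$ on $\mathrm{supp}\,h$, so $xz^h=h\rho$. By Lemma 4, $\sum h\rho=\langle x,z^h\rangle\le1$, and the hypothesis says $\sum h\log\rho\ge-\delta$. By Jensen's inequality $\log\sum h\sqrt\rho\ge\frac12\sum h\log\rho\ge-\delta/2$. Hence
$$\|(xz^h)^{1/2}-h^{1/2}\|_2^2=\sum h(\sqrt\rho-1)^2=\sum h\rho+1-2\sum h\sqrt\rho\le2(1-e^{-\delta/2})\le\delta.\qquad\square$$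

The last lemma of this section compares $\mathcal E$ of an average with the average of the $\mathcal E$'s.

**Lemma 6.** Let $h_1<\dots<h_q$ in $P$ and $h=\frac1q\sum_ih_i$. Then $\mathcal E(h)\ge\frac1q\sum_i\mathcal E(h_i)-\log q$. If $q\le n_\ell$, then $\mathcal E(h)\le\frac1q\sum_i\mathcal E(h_i)-\log q+\log(1/\theta_\ell)$.

*Proof.* For the first part test $x=\frac1q\sum_ix^{h_i}$: it has $\|x\|_Z\le1$ and $\sum h\log x=\frac1q\sum_i\sum h_i\log(x^{h_i}/q)=\frac1q\sum_i\mathcal E(h_i)-\log q$.

For the second part let $x=x^h$, $E_i=\mathrm{supp}\,h_i$ and $t_i=\|E_ix\|_Z>0$. Since $E_ix/t_i$ is admissible for $h_i$, we have $\sum h_i\log x\le\mathcal E(h_i)+\log t_i$. Adding empty sets to the list $E_1<\dots<E_q$ we get $\sum_it_i\le\theta_\ell^{-1}\|x\|_\ell\le\theta_\ell^{-1}$, and by concavity $\frac1q\sum_i\log t_i\le\log\frac1{q\theta_\ell}$. Now average the first inequality over $i$. $\square$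

## 7. Exchanging factors: one large vector and one small vector

Now fix the parameters of $\nu$. Let $D>1$, $\eta=\frac1{2D^2}$, $\tau=\eta/4$. By Lemma 3, $\limsup_q\varphi(q)<3\tau<\eta$, so we can fix $L$ such that
$$m:=n_L\quad\text{satisfies}\quad\varphi(m)\le\eta .$$
With this $L$, let $\mathcal A$ and $\nu$ be as in (3). The norm $\nu$ depends only on $D$, through the fixed choice of $L$.

Let $(v_n)$ be a normalized block sequence in $\ell_2$ and $g_n=|v_n|^2\in P$. For finite nonempty $s\subset\mathbb N$ let $h_s=\frac1{|s|}\sum_{n\in s}g_n\in P$ and $x_s=x^{h_s}$. The vector $|s|^{-1/2}\sum_{n\in s}v_n$ is a unit vector with modulus $h_s^{1/2}$.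

**Lemma 7 (exchange).** Let $0<\delta<1$, let $s_1<\dots<s_m$ be finite nonempty sets, $h_i=h_{s_i}$, $z_i=z^{h_i}$, and let $y_i\in c_{00}^+$ with $\mathrm{supp}\,y_i=\mathrm{supp}\,h_i$ satisfy

- (F) $\|(y_iz_i)^{1/2}-h_i^{1/2}\|_2^2\le\delta$ for $i\le m$;
- (G) $(y_i)_{i\le m}$ is $\tau$-good;
- (H) $\|y_1\|_L\le2\theta_L$.

Then the unit vectors $\hat u=|s_1|^{-1/2}\sum_{n\in s_1}v_n$ and $\hat w=\sum_{i\le m}(m|s_i|)^{-1/2}\sum_{n\in s_i}v_n$ satisfy
$$\nu(\hat u)\ge1-\sqrt\delta,\qquad\nu(\hat w)\le\frac1D+\sqrt\delta .$$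

*Proof.* **Step: the vector $\hat u$ is large.** We test it with $(y_1,z_1)$, which is in $\mathcal A$ by (G), (H) and Lemma 4. The modulus of $\hat u$ is $h_1^{1/2}$, and $\|h_1^{1/2}\|_2=1$, so by (F)
$$\nu(\hat u)\ge\langle h_1^{1/2},(y_1z_1)^{1/2}\rangle\ge\langle h_1^{1/2},h_1^{1/2}\rangle-\sqrt\delta=1-\sqrt\delta.$$

**Step: replacing $\hat w$ by a product.** We find a product close to the modulus of $\hat w$, to which Cauchy–Schwarz can be applied with the factors exchanged. The modulus is $w=(\frac1m\sum_ih_i)^{1/2}$, of norm $1$. Put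
$$x'=\frac1{\theta_Lm}\sum_{i\le m}y_i,\qquad z'=\theta_L\sum_{i\le m}z_i,\qquad b=(x'z')^{1/2}=\Big(\frac1m\sum_iy_iz_i\Big)^{1/2},$$
where the last equality holds because $y_i$ and $z_{i'}$ have disjoint supports for $i\ne i'$. By disjointness and (F), $\|b-w\|_2^2=\frac1m\sum_i\|(y_iz_i)^{1/2}-h_i^{1/2}\|_2^2\le\delta$.

**Step: no pair in $\mathcal A$ sees $b$.** Let $(y,z)\in\mathcal A$. Pair $x'$ with $z$ and $y$ with $z'$:
$$\langle b,(yz)^{1/2}\rangle=\sum(x'z)^{1/2}(yz')^{1/2}\le\langle x',z\rangle^{1/2}\langle y,z'\rangle^{1/2}. \tag{4}$$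
By (G), $\|\sum_{i\le m}y_i\|_Z\le m\varphi(m)\le\eta m$, so $\langle x',z\rangle\le\|x'\|_Z\le\eta/\theta_L$. Since $z_1<\dots<z_m$ are in $B^*$ and $m=n_L$, (2) gives $\langle y,z'\rangle\le\|y\|_L\le2\theta_L$; this is where the restriction in $\mathcal A$ enters. So $\langle b,(yz)^{1/2}\rangle\le\sqrt{2\eta}=1/D$. Since $\|(yz)^{1/2}\|_2\le1$, we get $\langle w,(yz)^{1/2}\rangle\le\frac1D+\sqrt\delta$, and taking the supremum over $\mathcal A$ gives $\nu(\hat w)\le\frac1D+\sqrt\delta$. $\square$

It remains to find $s_i$ and $y_i$ with (F), (G), (H) inside every tail of $(v_n)$, with $\sum_i|s_i|$ bounded independently of the tail.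

## 8. Entropy defect against averaging, and tails that drift

By Lemma 2, averaging gives the upper bounds that (H) and the low levels in (G) ask for. So split $s_i$ into $N$ successive groups $s_{i,1}<\dots<s_{i,N}$ of the same size and take $y_i=\frac1N\sum_jx_{s_{i,j}}$. If $N\ge n_\ell$ then $\|y_i\|_\ell\le2\theta_\ell$. Does (F) survive? Define, for finite nonempty $s$,
$$\Delta(s)=\mathcal E(h_s)-\frac1{|s|}\sum_{n\in s}\mathcal E(g_n)+\log|s| .$$
By Lemma 6,
$$\Delta(s)\ge0,\qquad\Delta(s)\le\log(1/\theta_\ell)=\ell\log2\ \text{ if }|s|\le n_\ell,\qquad\Delta(s)=0\ \text{ if }|s|=1. \tag{5}$$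
With $\|\cdot\|_1$ in place of $\|\cdot\|_Z$, Example 3 would give $\Delta(s)=0$ always; with $\|\cdot\|_\infty$ it would give $\Delta(s)=\log|s|$. If $v_n=e_n$ and $|s|=2$, the computation of Example 3, which is the same for any two coordinates, gives $\Delta(s)=\log\frac{\sqrt3}2+\log2=\log\sqrt3$, consistent with the bound $\log2$ from (5).

**Step: the defect of an average.** We compute how far $y=\frac1N\sum_{j\le N}x_{s_j}$ is from maximizing for $h_s$, where $s=s_1\cup\dots\cup s_N$, $s_1<\dots<s_N$ and $|s_j|=q$. Since $h_s=\frac1N\sum_jh_{s_j}$ with disjoint supports, $\sum h_s\log y=\frac1N\sum_j\mathcal E(h_{s_j})-\log N$. By the definition of $\Delta$,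
$$\mathcal E(h_s)=\Delta(s)+\frac1{Nq}\sum_{n\in s}\mathcal E(g_n)-\log(Nq),\qquad\frac1N\sum_j\mathcal E(h_{s_j})=\frac1N\sum_j\Delta(s_j)+\frac1{Nq}\sum_{n\in s}\mathcal E(g_n)-\log q .$$
Subtracting, all logarithms cancel:
$$\mathcal E(h_s)-\sum h_s\log y=\Delta(s)-\frac1N\sum_j\Delta(s_j). \tag{6}$$
So (F) holds by Lemma 5 as soon as $\Delta$ grows by less than $\delta$ when the size goes from $q$ to $Nq$. Now (5) says that $\Delta$ is at most $\ell\log2$ on sets of size up to $n_\ell=2^{\ell^2}$, so it grows far more slowly than $\log|s|$, and some step from $q$ to $Nq$ should be cheap. To make this precise we need $\Delta(s)$ to depend almost only on $|s|$.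

**Where the obvious choice of (G) stops.** A natural way to get (G) is one vector at a time. Given $y_i$, its profile is in $\ell_2$, so there is a cut-off $L_i'$ beyond which the profile has norm at most $\tau$; then choose $N_{i+1}\ge n_{L_i'}$, so that $y_{i+1}$ is trivial up to level $L_i'$, and put $J_i=(L'_{i-1},L'_i]$. This gives (G), but the cut-off $L_i'$ depends on $y_i$, hence on $n_0$, and then so do $N_{i+1}$ and the total number of blocks. Theorem A needs $K$ before $n_0$, and a profile in the unit ball of $\ell_2$ carries no bound on where its tail becomes small. The unit vectors $e_1,e_2,\dots$ of $\ell_2$ lie in the unit ball, and no common cut-off serves them all.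

The same example shows a remedy. The unit vectors tend weakly to $0$, and the average of $N$ of them has norm $N^{-1/2}$. If profiles converge weakly to a fixed $a\in\ell_2$, we choose the cut-off for $a$, which does not depend on $n_0$. What a profile carries beyond that cut-off is nearly orthogonal to the corresponding tails of profiles that come much later, and so it is removed by the averaging that we do anyway.

## 9. Stabilizing $\Delta$ and the profiles by Ramsey's theorem

For finite nonempty $s$ let $\lambda_s=(\|x_s\|_\ell)_\ell$ be the profile of $x_s$; by (1), $\|\lambda_s\|_2\le1$. We want $\Delta(s)$ and $\lambda_s$ to converge, for each fixed size $|s|$, as $s$ moves to infinity.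

Two textbook facts are used. Ramsey's theorem: if the $q$-element subsets of an infinite set are divided into finitely many classes, some infinite subset has all its $q$-element subsets in one class. And the unit ball of $\ell_2$ with the weak topology is compact and metrizable.

**Step: the stabilizing set $M$.** For each $q$, the map $F:s\mapsto(\Delta(s),\lambda_s)$ sends the $q$-subsets of $\mathbb N$ into a compact metrizable space $\mathcal K_q$, the product of a bounded interval (by (5)) and the weak unit ball of $\ell_2$. Fix metrics on the $\mathcal K_q$ and enumerate the pairs $(q,r)\in\mathbb N^2$. Cover $\mathcal K_q$ by finitely many sets of diameter less than $1/r$ and apply Ramsey's theorem successively. We obtain a decreasing sequence of infinite sets $M_1\supset M_2\supset\cdots$, one for each pair, such that all $q$-subsets of the set belonging to $(q,r)$ have their $F$-images in one set of diameter less than $1/r$. Choose $m_1<m_2<\cdots$ with $m_t\in M_t$ and let $M=\{m_1,m_2,\dots\}$, so that $M$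 is contained in each $M_t$ up to finitely many elements. Then for all $(q,r)$ the images of all $q$-subsets $s\subset M$ with $\min s$ large enough lie in a set of diameter less than $1/r$.

**Step: the limits.** For fixed $q$, take any sequence of $q$-subsets of $M$ whose minima tend to infinity; by compactness a subsequence of its images converges to some $(\Delta_q,a_q)\in\mathcal K_q$. For every $r$, all images of $q$-subsets far out in $M$ lie in one set of diameter less than $1/r$ together with a tail of that subsequence, hence within $1/r$ of the limit. So, as $\min s\to\infty$ with $s\subset M$ and $|s|=q$,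
$$\Delta(s)\to\Delta_q,\qquad\lambda_s\to a_q\ \text{ weakly in }\ell_2. \tag{7}$$
By (5), $\Delta_1=0$, and $\Delta_q\le\ell\log2$ if $q\le n_\ell$.

**Lemma 8.** For all $N\ge2$ and $\delta>0$ there is a power $q=N^j$ ($j\ge0$) with $\Delta_{Nq}-\Delta_q<\delta$.

*Proof.* Otherwise, summing from $\Delta_1=0$, we get $\Delta_{N^r}\ge r\delta$ for all $r$. For $r=\lfloor\log n_\ell/\log N\rfloor$ we have $N^r\le n_\ell$, hence $\Delta_{N^r}\le\ell\log2$. So $\ell\log2\ge r\delta\ge\delta(\ell^2\log2/\log N-1)$, which is false for large $\ell$. $\square$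

## 10. Scales first, positions second: proof of Theorem A

Let $\nu,L,m,\eta,\tau$ be as in Section 7, let $(v_n)$ be a normalized block sequence, $0<\delta<1$, and let $M,\Delta_q,a_q$ be as in Section 9.

**Step: the scales, chosen before $n_0$.** The aim is to fix all sizes and all cut-offs, and so $K$, from the limits alone. Put $L_0'=L$. For $i=1,\dots,m$ choose inductively

- $N_i\ge\max\{2,\,n_{L'_{i-1}},\,2/\tau^2\}$;
- $q_i$, a power of $N_i$, with $\Delta_{N_iq_i}-\Delta_{q_i}<\delta$ (Lemma 8);
- $L_i'>L_{i-1}'$ with $\|R_ia_{q_i}\|_2\le\frac1{4N_i}$, where $R_i$ restricts sequences to the coordinates $\ell>L_i'$.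

Put $K=\sum_{i\le m}N_iq_i$. It does not depend on $n_0$.

**Step: the positions.** Let $n_0$ be given. We choose successively sets
$$s_{1,1}<\dots<s_{1,N_1}<s_{2,1}<\dots<s_{m,N_m}\quad\text{in }M\cap[n_0,\infty),\qquad|s_{i,j}|=q_i,$$
such that, with $s_i=\bigcup_js_{i,j}$,

- $(\alpha)$ $\Delta(s_i)-\frac1{N_i}\sum_j\Delta(s_{i,j})<\delta$ for $i\le m$;
- $(\beta)$ $\langle R_i\lambda_{s_{i,j}},\lambda_{s_{i,j'}}\rangle\le\frac1{2N_i}$ for $i\le m$ and $j<j'$.

For $(\alpha)$, let $\gamma>0$ satisfy $\Delta_{N_iq_i}-\Delta_{q_i}+2\gamma\le\delta$ for all $i\le m$. By (7) there is $n_*$ with $|\Delta(s)-\Delta_{|s|}|<\gamma$ for all $s\subset M\cap[n_*,\infty)$ whose size is one of the finitely many numbers $q_i,N_iq_i$. If all sets lie beyond $n_*$, then, as $|s_i|=N_iq_i$, the left side of $(\alpha)$ is less than $\Delta_{N_iq_i}+\gamma-(\Delta_{q_i}-\gamma)\le\delta$.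

For $(\beta)$, suppose the sets before $s_{i,j'}$ have been chosen. For each of the finitely many $j<j'$, as $\min s\to\infty$ with $s\subset M$, $|s|=q_i$, (7) gives
$$\langle R_i\lambda_{s_{i,j}},\lambda_s\rangle\to\langle R_i\lambda_{s_{i,j}},a_{q_i}\rangle=\langle R_i\lambda_{s_{i,j}},R_ia_{q_i}\rangle\le\|R_ia_{q_i}\|_2\le\frac1{4N_i}.$$
So $(\beta)$ holds if the new set is chosen far enough out.

Let $h_i=h_{s_i}=\frac1{N_i}\sum_jh_{s_{i,j}}$, $\ y_i=\frac1{N_i}\sum_jx_{s_{i,j}}$ and $z_i=z^{h_i}$. Then $y_i\ge0$, $\mathrm{supp}\,y_i=\mathrm{supp}\,h_i$ and $\|y_i\|_Z\le1$. We verify the hypotheses of Lemma 7.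

**Step: (F), the factorization.** By (6) and $(\alpha)$,
$$\mathcal E(h_i)-\sum h_i\log y_i=\Delta(s_i)-\frac1{N_i}\sum_j\Delta(s_{i,j})<\delta,$$
and Lemma 5 gives $\|(y_iz_i)^{1/2}-h_i^{1/2}\|_2^2\le\delta$.

**Step: (G), goodness.** We show that $(y_i)_{i\le m}$ is $\tau$-good with the disjoint sets $J_i=(L'_{i-1},L'_i]$. For $\ell\le L'_{i-1}$ we have $n_\ell\le n_{L'_{i-1}}\le N_i$, so $\|y_i\|_\ell\le2\theta_\ell$ by Lemma 2, and these levels contribute nothing. For $\ell>L_i'$ we use $\|y_i\|_\ell\le\frac1{N_i}\sum_j\lambda_{s_{i,j}}(\ell)$. Expanding the square, with $\|\lambda_{s_{i,j}}\|_2\le1$ and $(\beta)$,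
$$\sum_{\ell>L_i'}\|y_i\|_\ell^2\le\frac1{N_i^2}\Big(\sum_j\|R_i\lambda_{s_{i,j}}\|_2^2+2\sum_{j<j'}\langle R_i\lambda_{s_{i,j}},\lambda_{s_{i,j'}}\rangle\Big)\le\frac1{N_i^2}\Big(N_i+N_i(N_i-1)\frac1{2N_i}\Big)\le\frac2{N_i}\le\tau^2.$$
Hence $\sum_{\ell\notin J_i}((\|y_i\|_\ell-2\theta_\ell)^+)^2\le\tau^2$.

**Step: (H).** Since $n_L=n_{L_0'}\le N_1$, Lemma 2 gives $\|y_1\|_L\le2\theta_L$.

**Step: conclusion.** Lemma 7 gives unit vectors $\hat u,\hat w$ in the span of $\{v_n:n\in\bigcup_is_i\}$ with
$$\frac{\nu(\hat u)}{\nu(\hat w)}\ge\frac{1-\sqrt\delta}{\frac1D+\sqrt\delta},$$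
which is at least $D-\epsilon$ if $\delta$ was chosen small enough depending on $D$ and $\epsilon$. The index set $\bigcup_is_i$ has exactly $K$ elements, all at least $n_0$, and $K$ does not depend on $n_0$. This proves Theorem A, and with it the answer: no $C\ge1$ works for $\ell_2$, and in particular no $C=1+\epsilon$ with $\epsilon>0$. $\blacksquare$

## 11. Sharpness of $D$, and the spaces $\ell_p$

**Sharpness.** Since $\frac1D\|\cdot\|\le\nu\le\|\cdot\|$, ratios of $\nu$ on unit vectors never exceed $D$. Because $n_0$ is arbitrary in Theorem A, the condition $k\le n_1$ in the definition may be replaced by $k\le\phi(n_1)$ for any $\phi\to\infty$: given $K$, take $n_0$ so large that $\phi(n)\ge K$ for $n\ge n_0$.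

**Spreading models.** Suppose a normalized block sequence $(v_n)$ generates a spreading model under $\nu$: there is a norm $\varrho$ on $c_{00}$ such that $\nu(\sum_{i\le k}a_iv_{n_i})\to\varrho(a)$ as $n_1\to\infty$, $n_1<\dots<n_k$, for all $k$ and $a_1,\dots,a_k$. Then on the finitely supported vectors of the $\ell_2$-sphere $\varrho$ has supremum exactly $1$ and infimum exactly $1/D$. Indeed $\varrho$ takes values in $[1/D,1]$ there. Since $\nu(\hat u),\nu(\hat w)\in[1/D,1]$, Theorem A gives $\nu(\hat u)\ge(D-\epsilon)/D$ and $\nu(\hat w)\le1/(D-\epsilon)$ for $\epsilon<D$. For fixed $K$ the functions $a\mapsto\nu(\sum_{i\le K}a_iv_{n_i})$ are $1$-Lipschitz for the $\ell_2^K$ norm, so their convergence to $\varrho$ as $n_1\to\infty$ is uniform on the compact sphere of $\ell_2^K$. Let $n_0\to\infty$, then $\epsilon\to0$.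

**Proof of Theorem B, part 1.** Let $p'$ be the conjugate exponent of $p$ and $r=\max(p,p')\ge2$. Given $D>1$, put $\eta=\frac12D^{-r}$ and $\tau=\eta/4$, choose $L$, $m=n_L$ with $\varphi(m)\le\eta$ as in Section 7, take $\mathcal A$ as in Section 1, and let
$$\nu(v)=\max\Big\{\tfrac1D\|v\|_p,\ \sup_{(y,z)\in\mathcal A}\big\langle|v|,(yz)^{1/p'}\big\rangle\Big\}.$$
As $\|(yz)^{1/p'}\|_{p'}^{p'}=\langle y,z\rangle\le1$, this is a norm with $\frac1D\|\cdot\|_p\le\nu\le\|\cdot\|_p$.

**Step: the vectors.** We reuse the earlier construction. Given a normalized block sequence in $\ell_p$, put $g_n=|v_n|^p\in P$. Sections 8 and 9, and the steps of Section 10 up to (H), use only that the $g_n$ are successive elements of $P$; they yield $s_i,h_i,y_i,z_i$ with (F), (G), (H) and $K$ independent of $n_0$. Put $\hat u=|s_1|^{-1/p}\sum_{n\in s_1}v_n$ and $\hat w=\sum_{i\le m}(m|s_i|)^{-1/p}\sum_{n\in s_i}v_n$. These are unit vectors of $\ell_p$ with moduli $h_1^{1/p}$ and $(\frac1m\sum_ih_i)^{1/p}$.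

**Step: closeness in $\ell_p$.** We turn (F) into $\ell_p$-estimates. By Cauchy–Schwarz,
$$\|y_iz_i-h_i\|_1\le\|(y_iz_i)^{1/2}-h_i^{1/2}\|_2\,\|(y_iz_i)^{1/2}+h_i^{1/2}\|_2\le2\sqrt\delta .$$
With $x',z'$ as in Lemma 7, $x'z'=\frac1m\sum_iy_iz_i$, so also $\|x'z'-\frac1m\sum_ih_i\|_1\le2\sqrt\delta$. Since $|a^{1/p}-c^{1/p}|^p\le|a-c|$ for $a,c\ge0$, the functions $(y_1z_1)^{1/p}$ and $h_1^{1/p}$, and likewise $(x'z')^{1/p}$ and $(\frac1m\sum_ih_i)^{1/p}$, differ in $\ell_p$-norm by at most $\omega=(2\sqrt\delta)^{1/p}$.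

**Step: $\hat u$ is large.** As $(y_1,z_1)\in\mathcal A$ and $\frac1p+\frac1{p'}=1$,
$$\nu(\hat u)\ge\langle h_1^{1/p},(y_1z_1)^{1/p'}\rangle\ge\langle y_1,z_1\rangle-\omega\ge1-2\sqrt\delta-\omega .$$

**Step: $\hat w$ is small.** We repeat the exchange with Hölder's inequality. Let $(y,z)\in\mathcal A$. Then $\langle y,z\rangle\le1$, $\langle x',z'\rangle=\frac1m\sum_i\langle y_i,z_i\rangle\le1$, and $\langle x',z\rangle\langle y,z'\rangle\le\frac\eta{\theta_L}\cdot2\theta_L=2\eta$ exactly as after (4). A factor with exponent $0$ is omitted below. If $p\ge2$, write $\frac1{p'}=\frac1p+(1-\frac2p)$ and apply Hölder with weights $\frac1p,\frac1p,1-\frac2p$: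
$$\sum(x'z')^{1/p}(yz)^{1/p'}=\sum(x'z)^{1/p}(yz')^{1/p}(yz)^{1-2/p}\le(2\eta)^{1/p}.$$
If $p\le2$, write $\frac1p=\frac1{p'}+(1-\frac2{p'})$:
$$\sum(x'z')^{1/p}(yz)^{1/p'}=\sum(x'z)^{1/p'}(yz')^{1/p'}(x'z')^{1-2/p'}\le(2\eta)^{1/p'}.$$
In both cases the bound is $(2\eta)^{1/r}=1/D$. Since $\|(yz)^{1/p'}\|_{p'}\le1$, it follows that $\nu(\hat w)\le\frac1D+\omega$.

Hence $\nu(\hat u)/\nu(\hat w)\ge(1-2\sqrt\delta-\omega)/(\frac1D+\omega)$, which is at least $D-\epsilon$ for $\delta$ small enough. This is the statement of Theorem A in $\ell_p$. With $D=C+1$, $\epsilon=\frac12$ and $n_0=K$, as in Section 2, $\ell_p$ is not asymptotically non-distortable with any constant $C$. $\blacksquare$
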